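# Sum-sets of non-Haar-null sets in Banach spaces

## The cone of non-negative sequences in $c_0$

Let $A=\{x\in c_0:\ x_n\ge 0\text{ for all }n\}$, where $c_0$ is the Banach space of real null sequences with the supremum norm. Clearly $A+A=A$, and $A$ is closed. We compute three things by hand.

The set $A$ has empty interior. Given $x\in A$ and $\varepsilon>0$, choose $n$ with $x_n<\varepsilon/2$ and subtract $\varepsilon$ from the $n$-th coordinate. The new point is at distance $\varepsilon$ from $x$, and its $n$-th coordinate is negative. So $A+A$ contains no ball.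

Nevertheless $A$ is big: some translate of $A$ contains any prescribed compact set $C\subset c_0$. Put $r_n=\sup_{x\in C}|x_n|$. Then $r_n\to0$: cover $C$ by finitely many balls of radius $\varepsilon$; the finitely many centers have $n$-th coordinate below $\varepsilon$ in modulus for large $n$, so $r_n\le 2\varepsilon$ for large $n$. Hence $r=(r_n)\in c_0$, and $C+r\subset A$, that is, $C\subset A-r$.

Consequently every Borel probability measure $\mu$ on $c_0$ charges a translate of $A$: by tightness there is a compact $C$ with $\mu(C)>0$, and then $\mu(A-r)\ge\mu(C)>0$.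

On the line, a Borel set of positive Lebesgue measure has a sum-set with interior; this is the classical Steinhaus theorem. The cone shows that in infinite dimensions a set that is large in the sense of measure can have a sum-set without interior. But the cone also suggests what might remain true: inside any compact $K$, a suitable translate of $A+A$ looks open, because it covers all of $K$. Is that a general fact?

## Haar-null sets, Haar-open sets, and the theorem

Let $X$ be an Abelian Polish group, and for $A,B\subset X$ put $A+B=\{a+b:\ a\in A,\ b\in B\}$.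

**Definition (Haar-null).** A Borel set $A\subset X$ is *Haar-null* (in the sense of Christensen) if there is a Borel probability measure $\mu$ on $X$ with $\mu(A+x)=0$ for every $x\in X$.

So $A$ is not Haar-null if and only if every Borel probability measure charges some translate of $A$. The cone above is not Haar-null. On the other side, let $H=\ker\varphi$ with $0\ne\varphi\in X^*$, $X$ a Banach space, and choose $v$ with $\varphi(v)=1$. Let $\mu$ be the uniform measure on the segment $\{tv:0\le t\le1\}$. Each translate $H+x$ meets this segment in at most one point, so $\mu(H+x)=0$ and $H$ is Haar-null.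

**Definition (Haar-open).** A set $S\subset X$ is *Haar-open* if for every non-empty compact $K\subset X$ and every $p\in K$ there is $x\in X$ such that $K\cap(S+x)$ is a neighborhood of $p$ in $K$.

The cone in $c_0$ is Haar-open, since some translate of it contains $K$. The hyperplane $H$ is not: take $K$ to be the segment above and $p=0$; then $K\cap(H+x)$ has at most one point.

The paper "Haar-open sets: a right way of generalizing the Steinhaus sum theorem to non-locally compact groups" is the source of our problem. The known result is this: if $X$ is a countable product of Abelian locally compact Polish groups and $A,B\subset X$ are Borel sets that are not Haar-null, then $A+B$ is Haar-open. This generalizes the Steinhaus theorem (1920). The problem asks whether the same holds when $X$ is a separable Banach space, regarded as a group under addition. The answer is no, in every infinite-dimensional case.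

**Theorem 1.** Let $X$ be an infinite-dimensional separable Banach space. There are a closed set $A\subset X$ which is not Haar-null and a compact set $K\subset X$ with $0\in K$ such that for every $x\in X$ the set $K\cap(A+A+x)$ has empty interior in $K$. In particular $A+A$ is not Haar-open.

**Corollary 2.** For a separable Banach space $X$ the following are equivalent: (i) $\dim X<\infty$; (ii) $A+B$ is Haar-open for all non-Haar-null Borel sets $A,B\subset X$; (iii) $A+A$ is Haar-open for every closed non-Haar-null $A\subset X$.

**Proof of Corollary 2 from Theorem 1.** The implication (ii)⇒(iii) is the case $B=A$ closed, and (iii)⇒(i) is Theorem 1. For (i)⇒(ii), let $X=\mathbb R^d$ (the case $d=0$ is trivial). A Lebesgue-null Borel set is Haar-null: take for $\mu$ Lebesgue measure on a unit cube. So non-Haar-null Borel sets $A,B$ have positive Lebesgue measure. By the Steinhaus theorem, $A+B$ contains a non-empty open set $V$. (Recall why: we may shrink $A,B$ to bounded sets of positive measure; the convolution $1_A*1_B$ is continuous, its integral is $|A|\,|B|>0$, and the non-empty open set where it is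 positive lies in $A+B$.) Given a compact $K$ and $p\in K$, choose $x$ with $p\in V+x$. Then $K\cap(A+B+x)\supset K\cap(V+x)$ is a neighborhood of $p$ in $K$. $\square$

From now on $X$ is an infinite-dimensional separable Banach space; complex spaces are regarded as real ones. The only non-elementary tool will be Dvoretzky's theorem: every infinite-dimensional Banach space contains, for all $d\in\mathbb N$ and $\varepsilon>0$, a $d$-dimensional subspace that is $(1+\varepsilon)$-isomorphic to $\ell_2^d$.

## Nearly invariant measures and their absence in $\ell_2$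

A sensible first try is to prove a positive result by imitating Steinhaus. Take differences, $B=-A$, for simplicity. Suppose $\mu$ is a probability measure, $k\in X$, and
$$|\mu(F)-\mu(F+k)|\le\tfrac12\quad\text{for all Borel }F .\tag{1}$$
If a translate $E=A+a$ has $\mu(E)>\frac34$, then $\mu(E+k)>\frac14$, so $E$ and $E+k$ cannot be disjoint, and $k\in E-E=A-A$. Thus, given a compact $K$ and $p\in K$, one would look for a measure $\mu$ satisfying (1) for all $k\in K-p$ close to $0$, and giving measure more than $\frac34$ to a translate of $A$.

In $\mathbb R^{\mathbb N}$ the requirement (1) can be met. If $k$ ranges over $\prod_n[-c_n,c_n]$ with $c_n>0$, let $\mu$ be the product of the uniform measures on $[0,2^{n+1}c_n]$, $n\ge1$. A shift by $k_n$ changes the $n$-th factor by at most $c_n/(2^{n+1}c_n)=2^{-n-1}$ on every Borel set, and the changes of the factors add up to at most $\frac12$. The intervals are allowed to be as long as we please.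

In $\ell_2$ this stops. Let $(e_{n,i})$, $n\ge1$, $1\le i\le 8^n$, be an orthonormal basis, write $x_{n,i}$ for the coordinates, put $t_n=2^{-n}$ and
$$K_1=\Big\{\sum_{n\ge1}\varepsilon_nt_ne_{n,i_n}:\ \varepsilon_n\in\{0,1\},\ 1\le i_n\le 8^n\Big\}.$$
The series converge uniformly, so $K_1$ is a continuous image of a product of finite sets and is compact. Every neighborhood of $p=0$ in $K_1$ contains all $t_ne_{n,i}$ with $n$ large. Suppose $\mu$ satisfies (1) for all of these. For $F=\{x:|x_{n,i}|<t_n/2\}$ the sets $F$ and $F+t_ne_{n,i}$ are disjoint, so $2\mu(F)-\frac12\le\mu(F)+\mu(F+t_ne_{n,i})\le1$ and $\mu(F)\le\frac34$. Hence $\mu\{|x_{n,i}|\ge t_n/2\}\ge\frac14$ for every $i$, and summing over $i$,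
$$\int\#\{i:\ |x_{n,i}|\ge t_n/2\}\,d\mu\ \ge\ \tfrac14\,8^n .$$
But a vector with $\|x\|\le R$ has at most $4\cdot4^nR^2$ such coordinates. Choosing $R$ with $\mu(\|x\|>R)\le\frac18$ we get $\frac14 8^n\le\frac18 8^n+4\cdot 4^nR^2$, so $2^n\le32R^2$, which is false for large $n$. No measure has the required near-invariance.

This does not refute the Steinhaus property, but the obstruction is a resource: at level $n$ a vector of $\ell_2$ has few coordinates of size comparable to $t_n$, about $4^n\|x\|^2$ out of $8^n$. So suppose $G$ is a random set of indices at level $n$ that contains each index with probability at most $\rho_n$. For $\|x\|\le1$ at most $64\cdot4^n$ indices satisfy $|x_{n,i}|>t_n/8$, so the probability that some $i\in G$ does is at most $64\cdot4^n\rho_n$. If $\rho_n$ is small enough, then for any given measure on the unit ball some choice of $G$ makes the condition "$|x_{n,i}|\le t_n/8$ for all $i\in G$, all $n$" true for most $x$. A set defined by such conditions can therefore be non-Haar-null, provided that $G$ may be chosen *after* the measure. We arrange this by letting each point $x$ carry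 a code $s(x)$, written in separate coordinates $\psi_n(x)$, and letting the code decide which coordinates of $x$ must be small. A translation of the set will be used to write the code that suits the measure, much as the translation by $r$ was used in $c_0$.

## Letters, codes and nodes

This section fixes the index sets. Put
$$t_n=2^{-n},\qquad \alpha_j=16^{-j},\qquad h_n=64\,n\,4^n,\qquad N_n=h_{n+1}+1 .$$

**Definition (letters, codes, labels).** For $n\ge1$ let $\Sigma_n=\{1,\dots,2^{3n+9}\}$ be the alphabet of level $n$. Let $S_j=\prod_{i\le j}\Sigma_i$ be the words of length $j$ and $S_\infty=\prod_{i\ge1}\Sigma_i$ the infinite codes; for $s\in S_\infty$ write $s|j=(s_1,\dots,s_j)$. Fix a function $\mathrm{lab}:\mathbb N\to\bigsqcup_{j\ge1}S_j$, $\mathbb N=\{1,2,\dots\}$, that takes every value infinitely often; it exists because there are countably many words.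

**Definition (nodes).** Let $\mathcal P_n$ be the set of non-empty subsets of $\Sigma_{n+1}$ with at most two elements. The finite set of nodes of level $n$ is
$$I_n=\prod_{l=1}^n\big(\mathcal P_l\times\{1,\dots,N_l\}\big),\qquad I=\bigsqcup_{n\ge1}I_n .$$
A node $i\in I_n$ is a sequence $i=((P_1,\nu_1),\dots,(P_n,\nu_n))$, and we write $P_l(i)=P_l$. A node $i\in I_{n+1}$ is a *child* of its truncation in $I_n$.

**Definition (watched nodes).** For $s\in S_\infty$ and $n\ge2$ put
$$G_{s,n}=\{i\in I_n:\ s_n\in P_{n-1}(i)\}.$$

Whether $i\in G_{s,n}$ depends only on the letter $s_n$ and on the parent of $i$: the set $P_{n-1}(i)\subset\Sigma_n$ is part of the parent. So siblings are all watched by $s$ or all unwatched. For example, $i=((\{3,8\},1),(\{5\},2))\in I_2$ lies in $G_{s,2}$ exactly when $s_2\in\{3,8\}$, and all of its children lie in $G_{s,3}$ exactly when $s_3=5$. A node thus announces, by its last set $P_n$, which letters watch its children. The index $\nu_n$ only provides many copies of the same announcement.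

## A biorthogonal system indexed by the nodes

In $\ell_2$ we could split an orthonormal basis into two families $(x_n)_{n\ge1}$ and $(e_i)_{i\in I}$ and use the coordinate functionals. In a general $X$ we need a substitute with the same "few large coordinates" property at each level.

**Lemma 3.** Let $V\subset X$ and $W\subset X^*$ be finite-dimensional subspaces and $d\ge1$. There are $\varphi_1,\dots,\varphi_d\in X^*$ and $e_1,\dots,e_d\in X$ with $\varphi_r|_V=0$, $w(e_r)=0$ for all $w\in W$, $\varphi_r(e_q)=\delta_{rq}$, $\|e_r\|\le7$, and $\sum_r\varphi_r(x)^2\le\|x\|^2$ for all $x\in X$.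

**Step 1. Functionals far from $W$.** We want a large space of functionals that vanish on $V$ and keep a distance from $W$. There is a finite subset $F$ of the unit ball of $X$ with $\max_{f\in F}|w(f)|\ge\frac12\|w\|$ for $w\in W$: take a finite $\frac14$-net of the unit sphere of $W$ and for each net point $w'$ a vector $f$ in the unit ball with $|w'(f)|\ge\frac34$; then $|w(f)|\ge\frac34-\frac14$ for unit vectors $w$ within $\frac14$ of $w'$. (If $W=\{0\}$, take $F=\emptyset$.) Let
$$U=\{g\in X^*:\ g|_V=0,\ g|_F=0\}.$$
This is a closed subspace of finite codimension in the infinite-dimensional space $X^*$, so it is infinite-dimensional. For $g\in U$ and $w\in W$ we have $\|g+w\|\ge\max_{f\in F}|w(f)|\ge\frac12\|w\|$ (if $W=\{0\}$, then $w=0$ and this is trivial), hence $\|g\|\le\|g+w\|+\|w\|\le3\|g+w\|$. That is, $\mathrm{dist}(g,W)\ge\frac13\|g\|$ for $g\in U$.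

**Step 2. The functionals $\varphi_r$.** Here Dvoretzky's theorem gives the square-sum bound. Applied in $U$, and after scaling, it gives $\varphi_1,\dots,\varphi_d\in U$ with
$$\tfrac12|c|\le\Big\|\sum_rc_r\varphi_r\Big\|\le|c|\qquad(c\in\mathbb R^d),$$
$|\cdot|$ being the Euclidean norm. The upper bound gives $\sum_r\varphi_r(x)^2=\sup_{|c|\le1}\big(\sum_rc_r\varphi_r(x)\big)^2\le\|x\|^2$.

**Step 3. The vectors $e_r$.** We now solve $\varphi_r(e_q)=\delta_{rq}$ with bounded vectors killed by $W$. Let $W_\perp=\bigcap_{w\in W}\ker w$, let $B_\perp$ be the open unit ball of $W_\perp$, and let $Q:W_\perp\to\mathbb R^d$, $Qx=(\varphi_r(x))_r$. Fix $c$ and put $g=\sum_rc_r\varphi_r\in U$. By Hahn–Banach extend $g|_{W_\perp}$ to $\tilde g\in X^*$ with $\|\tilde g\|=\|g|_{W_\perp}\|$. The functional $g-\tilde g$ vanishes on $W_\perp$, the intersection of the kernels of finitely many functionals spanning $W$, so it belongs to $W$. Therefore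
$$\sup_{x\in B_\perp}\sum_rc_r\varphi_r(x)=\|\tilde g\|\ge\mathrm{dist}(g,W)\ge\tfrac13\|g\|\ge\tfrac16|c| .$$
By the separation theorem, the closure of the convex set $Q(B_\perp)$ contains the ball of radius $\frac16$. A convex set in $\mathbb R^d$ has the same interior as its closure: an interior point of the closure is interior to a simplex with vertices in the closure, and remains interior when the vertices are moved slightly into the set. So $Q(B_\perp)$ contains the open ball of radius $\frac16$, in particular $\frac17$ times the $r$-th unit vector. Multiplying a preimage by $7$ we get $e_r\in W_\perp$ with $\|e_r\|<7$ and $Qe_r$ equal to the $r$-th unit vector. $\square$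

**Lemma 4.** There are $\psi_n\in X^*$, $x_n\in X$ $(n\ge1)$ and $\varphi_i\in X^*$, $e_i\in X$ $(i\in I)$ such that

1. $\psi_n(x_m)=\delta_{nm}$, $\varphi_i(e_{i'})=\delta_{ii'}$, $\psi_n(e_i)=0$, $\varphi_i(x_n)=0$;
2. $\|\psi_n\|\le1$, $\|x_n\|\le7$, $\|e_i\|\le7$;
3. $\psi_n(x)\to0$ for every $x\in X$;
4. $\sum_{i\in I_n}\varphi_i(x)^2\le\|x\|^2$ for all $n$ and all $x\in X$.

**Proof.** Let $(d_k)$ be dense in $X$. At step $n$ apply Lemma 3 with $d=1$, with $V$ spanned by all vectors constructed so far and $d_1,\dots,d_n$, and with $W$ spanned by all functionals constructed so far; call the result $(\psi_n,x_n)$. Then add $x_n$ to $V$ and $\psi_n$ to $W$ and apply Lemma 3 with $d=|I_n|$; call the result $(\varphi_i,e_i)_{i\in I_n}$. Later functionals vanish on earlier vectors and earlier functionals vanish on later vectors, and within one application the system is biorthogonal; this is property 1. Properties 2 and 4 are the bounds of Lemma 3 (with $d=1$ the square-sum bound says $\|\psi_n\|\le1$). Finally $\psi_n(d_k)=0$ for $n\ge k$, and $\|\psi_n\|\le1$, so density of $(d_k)$ gives property 3. $\square$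

Each $i\in I_n$ with $|\varphi_i(x)|>t_n/8$ contributes more than $4^{-n}/64$ to the sum in property 4. Hence
$$\#\{i\in I_n:\ |\varphi_i(x)|>t_n/8\}\le64\cdot4^n\|x\|^2 .\tag{2}$$

The $\psi$-coordinates will carry codes, and the $\varphi$-coordinates will be watched.

## The compact set $K$ and points that carry a code

**Definition (the set $K$).** Let
$$K=\Big\{\sum_{n\ge1}\varepsilon_nt_ne_{i_n}:\ \varepsilon_n\in\{0,1\},\ i_n\in I_n\Big\}.$$

Since $\|t_ne_{i}\|\le7\cdot2^{-n}$ for $i\in I_n$, the series converge absolutely and uniformly. So $K$ is a continuous image of a product of finite sets; it is compact, and $0\in K$. All $\psi_n$ vanish on $K$.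

**Definition (the set $D$).** A point $x$ belongs to $D$ if there are $1\le n_1<n_2<\cdots$ and $s\in S_\infty$ such that, with $n_0=0$, for all $j\ge1$:
$$|\psi_{n_j}(x)-\alpha_j|\le\alpha_j/8,\qquad|\psi_n(x)|\le\alpha_j/8\ \text{ if }n_{j-1}<n<n_j,\qquad\mathrm{lab}(n_j)=s|j .\tag{3}$$

The simplest example is $u=\sum_j\alpha_jx_{n_j}$ with $n_1<n_2<\cdots$ and $\mathrm{lab}(n_j)=s|j$: there $\psi_{n_j}(u)=\alpha_j$ and all other $\psi_n(u)$ vanish. The $j$-th signal of $x$ has height about $\alpha_j$; its *position* $n_j$ spells the first $j$ letters of the code through its label.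

The code can be read off from $x$. Indeed, if $x\in D$ and $n>n_j$, then $n\in(n_{l-1},n_l]$ for some $l\ge j+1$, so (3) gives
$$|\psi_n(x)|\le\tfrac98\alpha_{j+1}=\tfrac9{128}\alpha_j\qquad(n>n_j),\tag{4}$$
while $\psi_{n_j}(x)\ge\frac78\alpha_j$. Therefore
$$n_j=\max\{n:\ |\psi_n(x)|\ge\alpha_j/2\}.\tag{5}$$
So $n_j=n_j(x)$ and $s=s(x)$ are determined by $x\in D$, and $n_j(x)\ge j$.

## Condition (A1) and the hidden summand

The discussion of few large coordinates suggests the following requirement on $x\in D$:

(A1) $|\varphi_i(x)|\le t_n/8$ for all $n\ge2$ and all $i\in G_{s(x),n}$.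

Let $A^{(1)}$ be the set of $x\in D$ with (A1). Why could this hurt sums? Suppose $x,x'\in A^{(1)}$ and a node $i\in I_n$ is watched by both codes. Then $|\varphi_i(x+x')|\le t_n/4$. So if $|\varphi_i(w)|\le t_n/8$, the point $w+t_ne_i$, at which $\varphi_i$ is at least $\frac78t_n$, is not a sum of two points with those two codes. Since a node can announce two letters for its children, common watched nodes are plentiful. If both codes could be recovered from the sum, we would be done quickly. They cannot, and (A1) alone is not enough: we now check that some translate of $K$ lies entirely in $A^{(1)}+A^{(1)}$.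

Fix a code $s$, let $s'_1=1$, and choose in this order numbers and finite sets
$$n_1'\ <\ T_2\ <\ n_1\ <\ T_3\ <\ n_2\ <\ T_4\ <\ n_3<\cdots$$
(an inequality with a set $T_j\subset\mathbb N$ is meant for all its elements), such that $\mathrm{lab}(n_1')=(s_1')$, $\mathrm{lab}(n_j)=s|j$, and $T_j$ contains, for every word of $S_j$, a number with that label. Put $u=\sum_j\alpha_jx_{n_j}$ and $v=u+\alpha_1x_{n_1'}$. Given $k=\sum_n\varepsilon_nt_ne_{i_n}\in K$, choose for every $n\ge2$ a letter $s'_n\in\Sigma_n\setminus P_{n-1}(i_n)$; this is possible because $P_{n-1}(i_n)$ has at most two elements. For $j\ge2$ choose $n_j'\in T_j$ with $\mathrm{lab}(n_j')=s'|j$, and put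
$$u'=\sum_{j\ge1}\alpha_jx_{n_j'},\qquad x'=u'+k,\qquad x=u-\sum_{j\ge2}\alpha_jx_{n'_j}.$$
Then $x+x'=v+k$. The point $x'$ is in $D$ with code $s'$, and it satisfies (A1), because the only non-zero values among the $\varphi_i(x')=\varphi_i(k)$ occur at nodes $i=i_n$, and $i_n\notin G_{s',n}$ for $n\ge2$. The point $x$ has all $\varphi_i(x)=0$, so (A1) holds once $x\in D$. And $x\in D$ with positions $n_j$ and code $s$: we have $\psi_{n_j}(x)=\alpha_j$, while for $j\ge2$ the position $n_j'$ lies strictly between $n_{j-2}$ and $n_{j-1}$, where the value $-\alpha_j$ has modulus $\alpha_{j-1}/16\le\alpha_{j-1}/8$. All other $\psi_n(x)$ vanish. So $v+K\subset A^{(1)}+A^{(1)}$.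

The failure is instructive. The sum $v+k$ reveals the code $s$ of $x$, whose signals come later, but the code $s'$ of $x'$ is hidden: beyond its first signal it is canceled by small values that $x$ is allowed to have. The hidden summand then chooses its code to suit $k$, and carries the whole of $k$. So we must forbid $x'$ to carry $k$. We cannot forbid all carrying, since our set must charge a translate of every measure, including measures on points with long patterns in the $\varphi$-coordinates, and our translations will not change those coordinates. What helps is that a pattern with a recognizable *end* is seen in a given point only finitely often, and that the positions $n_j(x')$, although hidden, are bounded by a quantity that the sum reveals.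

## Finite chains and the closed set $A$

**Definition (the sets $E(p,M)$).** For $p\in I_j$ and $M>j$ let $E(p,M)$ be the set of $x\in X$ for which there is a chain $p=\gamma_j,\gamma_{j+1},\dots,\gamma_M$, with $\gamma_l$ a child of $\gamma_{l-1}$, such that

* for $j<l\le M$: $\varphi_{\gamma_l}(x)>t_l/2$, and $|\varphi_i(x)|<t_l/2$ for all other children $i$ of $\gamma_{l-1}$;
* $|\varphi_i(x)|<t_{M+1}/2$ for all children $i\in I_{M+1}$ of $\gamma_M$.

In words: starting from $p$, the large $\varphi$-values of $x$ mark out a unique path, and this path stops at level $M$. For example, if $\gamma_j=p,\dots,\gamma_M$ is a chain of successive children, then $\sum_{l=j+1}^Mt_le_{\gamma_l}$ is in $E(p,M)$; for an infinite chain, $\sum_{l>j}t_le_{\gamma_l}$ is in no $E(p,M)$.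

Three facts will be used.

First, $E(p,M)$ is open, being a finite union (over chains) of finite intersections of open sets.

Second, for fixed $x$ and $p$ there is at most one $M$ with $x\in E(p,M)$. Suppose $x\in E(p,M)\cap E(p,M')$ with $M<M'$. The two chains agree up to level $M$, because each next node is the only child of its predecessor with $|\varphi|\ge t_l/2$. But then the $M'$-chain contains a child of $\gamma_M$ with $\varphi$-value larger than $t_{M+1}/2$, against the last condition for $E(p,M)$.

Third, since $I_j$ is finite, it follows that
$$f_j(x):=\max\Big(\{0\}\cup\big\{M>j:\ x\in\bigcup_{p\in I_j}E(p,M)\big\}\Big)<\infty ,$$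
and $f_j$ is a Borel function, because for $N>j$ the set $\{f_j\ge N\}=\bigcup_{M\ge N}\bigcup_{p\in I_j}E(p,M)$ is open, and $f_j$ takes no value in $\{1,\dots,j\}$.

**Definition (the set $A$).** A point $x$ belongs to $A$ if $x\in D$ and

* (A1) $|\varphi_i(x)|\le t_n/8$ for all $n\ge2$ and $i\in G_{s(x),n}$;
* (A2) $x\notin E(p,M)$ for all $j\ge1$, $p\in I_j$, $M>n_j(x)$.

Note that $M>n_j(x)\ge j$ in (A2), so $E(p,M)$ is defined. In terms of $f_j$, (A2) says that $f_j(x)\le n_j(x)$ for all $j$.

**Lemma 5.** $A$ is closed.

**Proof.** Let $x^k\in A$ and $x^k\to x$.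

**Step 1. Stabilizing the positions.** We want the positions of the signals not to run away. Fix $j$. By property 3 of Lemma 4 there is $n^*$ with $|\psi_n(x)|<\alpha_j/4$ for $n\ge n^*$. For $k$ large, $\|x^k-x\|<\alpha_j/4$, so $|\psi_n(x^k)|<\alpha_j/2$ for all $n\ge n^*$, and by (5) $n_j(x^k)<n^*$. So for each $j$ the sequence $(n_j(x^k))_k$ is bounded. Passing to a diagonal subsequence, we may assume that for each $j$ there are $n_j$ and $k_j$ with $n_j(x^k)=n_j$ for all $k\ge k_j$.

**Step 2. The limit is in $D$.** We check (3) for $x$ and the numbers $n_j$. For $k\ge\max(k_j,k_{j+1})$ we have $n_j=n_j(x^k)<n_{j+1}(x^k)=n_{j+1}$, and $\mathrm{lab}(n_j)=s(x^k)|j$ is the restriction of $\mathrm{lab}(n_{j+1})=s(x^k)|(j+1)$. So the words $\mathrm{lab}(n_j)$ are the restrictions $s|j$ of one code $s\in S_\infty$. For fixed $j$ the inequalities in (3) hold for $x^k$ with $n_{j-1},n_j$ when $k\ge\max(k_{j-1},k_j)$ (put $k_0=1$), and they are closed conditions, so they hold for $x$. Thus $x\in D$, $n_j(x)=n_j$, $s(x)=s$.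

**Step 3. The limit satisfies (A1) and (A2).** Both pass to the limit because each instance involves only finitely much of the code and positions. For (A1), let $n\ge2$. For $k\ge k_n$ we have $s(x^k)_n=s_n$, hence $G_{s(x^k),n}=G_{s,n}$, and $|\varphi_i(x^k)|\le t_n/8$ for $i$ in this set passes to the limit. For (A2), let $p\in I_j$ and $M>n_j$. For $k\ge k_j$ we have $n_j(x^k)=n_j$, so $x^k\notin E(p,M)$; since $E(p,M)$ is open, $x\notin E(p,M)$. $\square$

## $A$ charges a translate of every measure

**Lemma 6.** $A$ is not Haar-null.

**Proof.** Let $\mu$ be a Borel probability measure on $X$. We must find a translate of $A$ with positive $\mu$-measure.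

**Step 1. Reduction to a small compact set.** We replace $\mu$ by a measure on a compact subset of a small ball, where all $\psi_n$ are small. Let $\delta=\alpha_1/8<1$. As $X$ is separable, some closed ball of radius $\delta$, with center $z$, has positive $\mu$-measure, and by tightness it contains a compact $C_0$ with $\mu(C_0)>0$. Put $C=C_0-z$ and
$$\sigma(E)=\frac{\mu\big((E+z)\cap C_0\big)}{\mu(C_0)} .$$
This is a Borel probability measure carried by the compact set $C\subset\{\|x\|\le\delta\}$. It suffices to find $u\in X$ with $\sigma(A-u)\ge\frac12$, for then $\mu(A-u+z)\ge\frac12\mu(C_0)>0$.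

**Step 2. Bounds for the ends of chains.** This prepares (A2). As $f_j<\infty$, we can choose $R_j\in\mathbb N$ with $\sigma(f_j>R_j)<2^{-j-2}$. Then
$$\sigma\{x:\ f_j(x)>R_j\text{ for some }j\}\le\tfrac14 .\tag{6}$$

**Step 3. Choice of the code.** This prepares (A1): a random code watches almost only nodes where most $x$ are small. Let $\lambda$ be the uniform product probability on $S_\infty$. For $n\ge2$ and $i\in I_n$ we have $\lambda\{s:i\in G_{s,n}\}=|P_{n-1}(i)|/|\Sigma_n|\le2/2^{3n+9}$. For $x\in C$ we have $\|x\|\le1$, so by (2)
$$\lambda\{s:\ \exists n\ge2\ \exists i\in G_{s,n},\ |\varphi_i(x)|>t_n/8\}\le\sum_{n\ge2}64\cdot4^n\cdot\frac2{2^{3n+9}}=\sum_{n\ge2}2^{-n-2}=\tfrac18<\tfrac14 .$$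
The set of pairs $(x,s)$ described here is open in $X\times S_\infty$, so Fubini's theorem applies, and there is $s\in S_\infty$ with
$$\sigma\{x:\ \exists n\ge2\ \exists i\in G_{s,n},\ |\varphi_i(x)|>t_n/8\}\le\tfrac14 .\tag{7}$$

**Step 4. Choice of the positions.** We place the signals so late that $C$ does not disturb them and that the bounds $R_j$ are respected. Let $r_n=\sup_{x\in C}|\psi_n(x)|$. Then $r_n\le\delta=\alpha_1/8$ for all $n$. Moreover $r_n\to0$: given $\varepsilon>0$ take a finite $\varepsilon$-net of $C$; for large $n$ all $|\psi_n|$ are below $\varepsilon$ on the net, and as $\|\psi_n\|\le1$, below $2\varepsilon$ on $C$. Since $\mathrm{lab}$ takes each value infinitely often, we can choose inductively $n_1<n_2<\cdots$ with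
$$\mathrm{lab}(n_j)=s|j,\qquad n_j\ge R_j,\qquad r_n\le\alpha_{j+1}/8\ \text{ for all }n>n_j .$$
Put $u=\sum_j\alpha_jx_{n_j}$, an absolutely convergent series.

**Step 5. Most of $C+u$ is in $A$.** We verify the three conditions for $x+u$ with $x\in C$. By biorthogonality, $\psi_{n_j}(x+u)=\psi_{n_j}(x)+\alpha_j$ and $\psi_n(x+u)=\psi_n(x)$ for all other $n$. Also $|\psi_n(x)|\le r_n\le\alpha_j/8$ for $n>n_{j-1}$ (for $j=1$ this is $r_n\le\alpha_1/8$ for all $n$). So (3) holds, and $x+u\in D$ with $n_j(x+u)=n_j$ and $s(x+u)=s$. Next, $\varphi_i(x+u)=\varphi_i(x)$ for all $i\in I$. Hence (A1) for $x+u$ holds unless $x$ belongs to the set in (7). And $x+u\in E(p,M)$ if and only if $x\in E(p,M)$, because these sets are defined by the $\varphi_i$ only. So if $f_j(x)\le R_j\le n_j$ for all $j$, then (A2) holds for $x+u$; by (6) this fails on measure at most $\frac14$. Altogether $\sigma(A-u)=\sigma\{x:x+u\in A\}\ge1-\frac14-\frac14=\frac12$. $\square$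

## What a sum reveals about its summands

For $w\in A+A$ and $j\ge1$ put
$$q_j(w)=\max\{n:\ |\psi_n(w)|\ge\alpha_j/2\},\qquad\mathrm{Br}(w)=\{b\in S_\infty:\ \mathrm{lab}(q_j(w))=b|j\text{ for infinitely many }j\}.$$
Both are defined through the values $\psi_n(w)$ alone; the next lemma shows that the maximum exists.

**Lemma 7.** Let $w=x+x'$ with $x,x'\in A$. Then $q_j(w)=\max(n_j(x),n_j(x'))$ for all $j$. Moreover $1\le|\mathrm{Br}(w)|\le2$, and $s(x)\in\mathrm{Br}(w)$ or $s(x')\in\mathrm{Br}(w)$.

**Step 1. The later position is visible.** We compute $q_j(w)$. Let $m=\max(n_j(x),n_j(x'))$. For $n>m$, (4) for both points gives $|\psi_n(w)|\le\frac{18}{128}\alpha_j<\frac12\alpha_j$. If $n_j(x)=n_j(x')=m$, then $\psi_m(w)\ge\frac74\alpha_j$. Otherwise one of $\psi_m(x),\psi_m(x')$ is at least $\frac78\alpha_j$ and the other has modulus at most $\frac9{128}\alpha_j$ by (4), so $\psi_m(w)\ge\frac{112-9}{128}\alpha_j=\frac{103}{128}\alpha_j>\frac12\alpha_j$. In all cases $q_j(w)=m$.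

**Step 2. One of the codes is visible.** By Step 1, $\mathrm{lab}(q_j(w))\in\{s(x)|j,\ s(x')|j\}$ for every $j$. One of the alternatives occurs for infinitely many $j$, so $s(x)$ or $s(x')$ is in $\mathrm{Br}(w)$.

**Step 3. At most two codes are visible.** If $b\in\mathrm{Br}(w)$, then for infinitely many $j$ the word $b|j$ equals $s(x)|j$ or $s(x')|j$; so $b$ agrees with one of $s(x),s(x')$ on arbitrarily long initial words and is equal to it. Hence $\mathrm{Br}(w)\subset\{s(x),s(x')\}$. $\square$

Note what this buys. Fix $w$. *Every* decomposition $w=x+x'$ has a summand whose code is one of the at most two codes in $\mathrm{Br}(w)$, a set that does not depend on the decomposition. The other summand may be hidden, but its positions satisfy $n_j(x')\le q_j(w)$.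

## A perturbation that neither summand can carry

**Proposition 8.** Let $w\in A+A$ and let $m\ge1$ be an integer with $m\ge\|w\|^2$. There is $k=\sum_{l=m+1}^Mt_le_{\beta_l}\in K$, with $m<M<\infty$ and $\beta_l\in I_l$, such that $w+k\notin A+A$.

The perturbation $k$ follows a chain of nodes. All children along the chain are watched by every code in $\mathrm{Br}(w)$, so the summand with a visible code cannot carry any of it. The chain ends just after level $q_m(w)$, so the other summand must not carry it either, by (A2).

**Step 1. Length of the chain and number of bad nodes.** We fix the end $M$ and count the nodes where $w$ itself is large. Write $\mathrm{Br}(w)=\{b,b'\}$, possibly with $b=b'$, and put $M=q_m(w)+1$. By Lemma 7, $q_m(w)\ge m$, because $n_m(x)\ge m$ for $x\in D$. So $M\ge m+1$. For $n\ge m+1$, (2) and $\|w\|^2\le m\le n$ give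
$$\#\{i\in I_n:\ |\varphi_i(w)|>t_n/8\}\le64\cdot4^n\,n=h_n .\tag{8}$$

**Step 2. Choice of the chain.** We want a chain $\beta_m,\dots,\beta_M$ whose children are all watched by $b$ and $b'$ and at whose children $w$ is small. Let the first $m-1$ entries of $\beta_m$ be arbitrary. For $l=m,m+1,\dots,M$ successively, let the $l$-th entry of $\beta_l$ be $(P_l,\nu_l)$, where
$$P_l=\{b_{l+1},b'_{l+1}\}\in\mathcal P_l$$
and $\nu_l\in\{1,\dots,N_l\}$ is such that
$$|\varphi_i(w)|\le t_{l+1}/8\quad\text{for every child }i\in I_{l+1}\text{ of }\beta_l .\tag{9}$$
Such a $\nu_l$ exists: different values of $\nu_l$ give different nodes, with disjoint sets of children, so by (8) with $n=l+1\ge m+1$ at most $h_{l+1}$ values of $\nu_l$ are bad, and $N_l=h_{l+1}+1$ values are available. For $l>m$ the first $l-1$ entries of $\beta_l$ are those of $\beta_{l-1}$, so $\beta_l$ is a child of $\beta_{l-1}$. Put $k=\sum_{l=m+1}^Mt_le_{\beta_l}\in K$.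

**Step 3. The visible codes do not change.** Suppose, for a contradiction, that $w+k=x+x'$ with $x,x'\in A$. We identify the code of one summand. Since $\psi_n(k)=0$ for all $n$, we have $q_j(w+k)=q_j(w)$ for all $j$ and $\mathrm{Br}(w+k)=\mathrm{Br}(w)=\{b,b'\}$. Applying Lemma 7 to $w+k=x+x'$, and exchanging $x$ and $x'$ if necessary, we may assume $s(x)\in\{b,b'\}$.

**Step 4. The summand $x$ carries nothing on the chain.** Let $m+1\le l\le M+1$ and let $i\in I_l$ be a child of $\beta_{l-1}$. Then $s(x)_l\in\{b_l,b_l'\}=P_{l-1}(i)$, so $i\in G_{s(x),l}$, and $l\ge2$. By (A1), $|\varphi_i(x)|\le t_l/8$.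

**Step 5. The summand $x'$ carries all of it.** For the same $l$ and $i$, (9) gives $|\varphi_i(w)|\le t_l/8$. By biorthogonality, $\varphi_i(k)=t_l$ if $l\le M$ and $i=\beta_l$, and $\varphi_i(k)=0$ otherwise. As $x'=w+k-x$,
$$\varphi_{\beta_l}(x')\ge\tfrac34t_l>\tfrac12t_l\quad(m<l\le M),\qquad|\varphi_i(x')|\le\tfrac14t_l<\tfrac12t_l\quad\text{for all other such }i ,$$
and the second statement includes all children of $\beta_M$ at level $M+1$. This says exactly that $x'\in E(\beta_m,M)$, with the chain $\beta_m,\dots,\beta_M$.

**Step 6. Contradiction with (A2).** Here the choice of $M$ is used. We have $\beta_m\in I_m$, and by Lemma 7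
$$M>q_m(w)=q_m(w+k)\ge n_m(x') .$$
So $x'\in E(\beta_m,M)$ contradicts (A2) for $x'$ with $j=m$ and $p=\beta_m$. $\square$

Both summands are defeated for different reasons, and the trick of the hidden summand no longer works: $x'$ may choose its code at will, but it cannot move its position $n_m(x')$ beyond the visible bound $q_m(w)$.

## Empty interior of $K\cap(A+A+x)$ in $K$

**Proof of Theorem 1.** The set $A$ is closed by Lemma 5 and not Haar-null by Lemma 6, and $K$ is compact with $0\in K$. Suppose that for some $x\in X$ the set $K\cap(A+A+x)$ contains a non-empty relatively open subset $O$ of $K$. Put $w_0=-x$, so that $w_0+O\subset A+A$.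

**Step 1. A cylinder inside $O$.** We find a finite sum such that all its continuations in $K$ stay in $O$. Pick $p=\sum_n\varepsilon_nt_ne_{i_n}\in O$ and put $p^{(m_0)}=\sum_{n\le m_0}\varepsilon_nt_ne_{i_n}$. Every point
$$p^{(m_0)}+\sum_{n>m_0}\eta_nt_ne_{i_n'},\qquad\eta_n\in\{0,1\},\ i_n'\in I_n,$$
belongs to $K$, and its distance from $p$ is at most the sum of the norms of two tails, $2\sum_{n>m_0}7\cdot2^{-n}=14\cdot2^{-m_0}$. So for $m_0$ large all these points lie in $O$. Fix such an $m_0$. In particular $p^{(m_0)}\in O$, and $w:=w_0+p^{(m_0)}\in A+A$.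

**Step 2. Leaving $A+A$ inside the cylinder.** We apply Proposition 8 to $w$ with an integer $m\ge\max(m_0,\|w\|^2,1)$. It gives $k=\sum_{l=m+1}^Mt_le_{\beta_l}$ with $w+k\notin A+A$. But $k$ uses only levels above $m\ge m_0$, so $p^{(m_0)}+k$ is one of the points of Step 1 and lies in $O$. Hence $w+k=w_0+p^{(m_0)}+k\in w_0+O\subset A+A$, a contradiction.

So $K\cap(A+A+x)$ has empty interior in $K$ for every $x\in X$. In particular it is never a neighborhood of $0$ in $K$, and $A+A$ is not Haar-open. $\blacksquare$
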